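# Decomposing a digraph into $k+1$ branchings, one with bounded out-degree: a density condition that is not enough

## The guess "yes"

Throughout, digraphs are finite and loopless, parallel arcs and pairs of opposite arcs are allowed, and $D$ has at least two vertices. We write $\Delta^-(D)$ and $\Delta^+(D)$ for the maximum in-degree and out-degree.

Suppose that $D$ is a little too dense to be split into $k$ branchings, but can be split into $k+1$. If it is only slightly too dense, can one of the $k+1$ branchings be kept thin, in the sense that no vertex has more than $d$ out-arcs in it? Here is a precise form.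

**Conjecture.** For positive integers $k$ and $d$, if $\gamma(D)\le k+\frac{d-k}{d+1}$ and $\Delta^-(D)\le k+1$, then $D$ decomposes into $k+1$ branchings $B_1,\dots,B_{k+1}$ with $\Delta^+(B_{k+1})\le d$.

The answer one would first guess is "yes, always". We shall test this guess, see it pass several tests, and then see it fail for all but a few of the pairs with $d>k$. First, the definitions.

**Definition (fractional arboricity).** 
$$\gamma(D)=\max_{H\subseteq D,\ |V(H)|>1}\frac{|A(H)|}{|V(H)|-1},$$
where $H$ ranges over the subdigraphs with at least two vertices.

For a vertex set $Z$, the arcs *induced* by $Z$ are the arcs with both ends in $Z$. For fixed $V(H)=Z$ the quotient is largest when $H$ contains all arcs induced by $Z$. A single vertex induces no arcs. So $\gamma(D)\le\gamma$ holds if and only if every nonempty $Z$ induces at most $\gamma(|Z|-1)$ arcs, and this is how we shall always check it. Examples: a directed triangle has $\gamma=\frac32$; two vertices joined by $m$ parallel arcs have $\gamma=m$; and $\gamma(D)\le1$ says exactly that the underlying multigraph is a forest, since a cycle through $m$ vertices gives $m$ arcs on $m$ vertices.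

**Definition (branching, decomposition).** A branching is a digraph in which every vertex has in-degree at most $1$ and whose underlying undirected multigraph, with one edge for each arc, is a forest. A pair of parallel arcs, or a directed $2$-cycle, counts as a cycle. The digraph $D$ decomposes into branchings $B_1,\dots,B_m$ if $A(D)$ is partitioned into $A(B_1),\dots,A(B_m)$, where each $B_i$ is a spanning subdigraph of $D$ that is a branching.

Example: a directed triangle is not a branching, but it decomposes into two, a directed path with two arcs and a single arc. A path $a\to b\leftarrow c$ is a forest but not a branching, because $b$ has in-degree $2$.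

We quote one theorem.

**Theorem (Frank, 1979).** $D$ decomposes into $k$ branchings if and only if $\Delta^-(D)\le k$ and $\gamma(D)\le k$.

So a digraph as in the conjecture does decompose into $k+1$ branchings, because
$$\gamma_0:=k+\frac{d-k}{d+1}=\frac{(k+1)d}{d+1}<k+1. \tag{1}$$
Only the bound on $\Delta^+(B_{k+1})$ is in question. The conjecture is known to hold when $d\le k$, so the pairs to think about are those with $d>k$.

## Two tests: forests, and sinks strung along a path

**The case $k=d=1$ by hand.** Here $\gamma_0=1$, so $D$ is an oriented forest with in-degrees at most $2$. We want to color the arcs red and blue so that the arcs entering any vertex get different colors and every vertex has at most one blue out-arc. Then both color classes are branchings, since $D$ has no cycles.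

Root each tree and process the vertices from the root down. When we come to $w$, the arc between $w$ and its parent (if any) already has a color. Color all arcs from $w$ to its children red. At most two arcs enter $w$, counting a possible arc from the parent, so the arcs from children into $w$ can be colored so that all arcs entering $w$ have different colors. The only out-arc of $w$ that can be blue is the one to its parent. The guess passes.

**Sinks along a path.** Let $d>k$. Where could large out-degree be forced? A vertex $x$ of in-degree $k+1$ receives at most one arc from each of the $k+1$ branchings, hence exactly one from each. So take vertices $s_1,\dots,s_q$, and for each $i<q$ add $d$ sinks, each receiving $k$ parallel arcs from $s_i$ and one arc from $s_{i+1}$.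

The density is fine. Let $Z$ contain the $s_i$ with $i\in J$. If $J=\emptyset$ no arc is induced. Otherwise let $a$ be the number of sinks in $Z$ with both of their tails in $Z$, and $b$ the number of other sinks in $Z$. At most $|J|-1$ consecutive pairs lie in $J$, so $a\le d(|J|-1)$. By (1), $k+1-\gamma_0=\frac{k+1}{d+1}$, so $(k+1-\gamma_0)d=\gamma_0$, and the number of induced arcs is at most
$$(k+1)a+kb\le \gamma_0a+(k+1-\gamma_0)\,d(|J|-1)+\gamma_0b=\gamma_0(a+b+|J|-1)=\gamma_0(|Z|-1).$$

Every branching $B$ of a decomposition into $k+1$ branchings contains exactly one arc into each of the $d(q-1)$ sinks, so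
$$\sum_i d_B^+(s_i)=d(q-1). \tag{2}$$
If $q\ge d+1$, the average $d-\frac dq$ exceeds $d-1$, so some $s_i$ has out-degree at least $d$ in $B$. So $d$ could not be replaced by $d-1$ here. But $d$ is achieved: let $B_{k+1}$ take the single arc from $s_{i+1}$ into each sink, and let each of $B_1,\dots,B_k$ take one of the $k$ arcs from $s_i$. Each $B_j$ is a disjoint union of out-stars with at most $d$ arcs. The guess passes again, and exactly. For instance, with $k=1$, $d=4$, $q=2$ we have four sinks, each with one arc from $s_1$ and one from $s_2$: $8$ arcs on $6$ vertices, and $\frac85=\gamma_0$.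

Would another pattern of sinks do better? Replace the path by any loopless multigraph $Q$ on $\{1,\dots,q\}$, with one sink $x_f$ per edge $f$, receiving $k$ arcs from one end and one from the other. Suppose that the density is at most $\gamma_0$. Applying this to all $s_i$ and all $x_f$ gives $(k+1)|E(Q)|\le\gamma_0(q+|E(Q)|-1)$, that is, $|E(Q)|\le d(q-1)$. So the sum in (2) is never more than $d(q-1)<dq$, and averaging can never force out-degree $d+1$. This is where the sinks stop working: they are short of the target $dq$ by at least $d$ arcs in total. Keep this deficit in mind.

## The case $d=k+1$, up to directed cycles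

There is another reason to believe the guess. Put $t=d-k$. Then the conjectured bound is $k+\frac{t}{k+t+1}$, which appears in the following theorem.

**Nine Dragon Tree Theorem** (H. Jiang and D. Yang, *Combinatorica* 37 (2017) 1125–1137). A loopless multigraph with fractional arboricity at most $k+\frac{t}{k+t+1}$ decomposes into $k+1$ forests, one of which has maximum degree at most $t$.

For $t=1$ it yields most of what the conjecture asks.

**Proposition 1.** If $\gamma(D)\le k+\frac1{k+2}$ and $\Delta^-(D)\le k+1$, then $D$ decomposes into $k$ branchings and one digraph $C$ with $\Delta^-(C)\le1$ and $\Delta^+(C)\le k+1$ ($C$ may contain directed cycles).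

*Proof.*

**Step 1: split off a matching.** This brings the density down to $k$. By the theorem with $t=1$, $A(D)=A(G)\cup M$ is a partition in which the underlying graph of $G$ is a union of $k$ forests and $M$ is a matching. A forest has at most $|Z|-1$ edges inside $Z$, so $\gamma(G)\le k$.

**Step 2: repair the in-degrees.** Frank's theorem for $G$ also needs in-degrees at most $k$. Let $T_1=\{v:d_G^-(v)=k+1\}$. We want to remove one arc of $G$ into each vertex of $T_1$ so that no vertex is the tail of more than $k$ removed arcs. Let $Y\subseteq T_1$ be nonempty and let $N$ be the set of tails of arcs of $G$ with head in $Y$. The $(k+1)|Y|$ arcs of $G$ entering $Y$ are all induced by $Y\cup N$, so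
$$(k+1)|Y|\le k(|Y\cup N|-1)\le k(|Y|+|N|-1),$$
and hence $|Y|\le k|N|$. Form the bipartite graph with $T_1$ on one side and $k$ copies of each vertex on the other, where $v\in T_1$ is joined to all copies of every tail of an arc of $G$ into $v$. We have just checked Hall's condition, so some matching covers $T_1$. For each $v\in T_1$ choose an arc of $G$ into $v$ from the tail matched to it. Let $F_1$ be the set of chosen arcs; each vertex is the tail of at most $k$ of them.

**Step 3: collect the pieces.** Let $C$ have arc set $M\cup F_1$. If $v$ is the head of an arc of $M$, then $d_G^-(v)\le k$, so $v\notin T_1$, and no arc of $F_1$ enters $v$. Since $M$ and $F_1$ each have at most one arc into any vertex, $\Delta^-(C)\le1$. Also $\Delta^+(C)\le1+k$. Finally $G-F_1$ has $\Delta^-\le k$ and $\gamma\le k$, so by Frank's theorem it decomposes into $k$ branchings. $\square$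

The argument stops short of the conjecture at a definite place: Hall's theorem controls the tails of $F_1$, but nothing in it prevents cycles in $M\cup F_1$. For $t=d-k\ge2$ a second point breaks. The out-degrees still add up correctly, to at most $t+k=d$, but $M$ is now only a forest of maximum degree at most $t$. A vertex can be the head of two arcs of $M$, so $\Delta^-(C)\le1$ is lost.

## The theorems

For most pairs with $d>k$ the guess is wrong.

**Theorem 2.** Let $k,d\ge1$ with $k(d-k)>k+1$. There is a digraph $D$ with $\gamma(D)\le k+\frac{d-k}{d+1}$ and $\Delta^-(D)=k+1$ such that, in every decomposition of $D$ into $k+1$ branchings, each of the $k+1$ branchings has maximum out-degree at least $d+k$. In particular the conjecture fails for $(k,d)$.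

If $k\ge2$, the condition $d-k>1+\frac1k$ means $d\ge k+2$; if $k=1$, it means $d\ge4$. For all these pairs, then, even the weaker conclusion $\Delta^+(B_{k+1})\le d+k-1$ fails. The smallest case is $(k,d)=(1,4)$. Since the conjecture is known for $d\le k$, the only pairs that these notes leave unsettled are $d=k+1$ and $(k,d)=(1,3)$.

**Theorem 3.** Let $k,d\ge1$, $r=\max\{d-k,0\}$, and let $\gamma$ be a real number with
$$\max\Big\{k+\tfrac1{k+1},\ \tfrac{(k+1)r}{r+1}\Big\}<\gamma<k+1 .$$
There is a digraph $D$ with $\gamma(D)\le\gamma$ and $\Delta^-(D)=k+1$ such that, in every decomposition of $D$ into $k+1$ branchings, each of the branchings has maximum out-degree at least $d+1$.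

When $d>k$ we have $\frac{(k+1)(d-k)}{d-k+1}=k+\frac{d-2k}{d-k+1}$. So no bound on $\gamma(D)$ larger than $\max\{k+\frac1{k+1},\,k+\frac{d-2k}{d-k+1}\}$ can replace the conjectured one when $d>k$.

In both theorems "every decomposition" is not an empty condition: $\gamma(D)<k+1$ and $\Delta^-(D)=k+1$, so Frank's theorem provides a decomposition.

## Forcing arcs out of a vertex at no cost in density

Go back to the sinks on a path. The sum in (2) is $d(q-1)$, and we want more than $dq$. Suppose that at each $s_i$ we could force just one further arc of $B$. The sum would rise to $d(q-1)+q=dq+(q-d)$, which exceeds $dq$ as soon as $q>d$. A path with $d+1$ vertices would do.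

The difficulty is density. In the check above, the sinks used up everything the vertices $s_i$ had to offer. So whatever we attach to $s_i$ must pay for itself: if $Z$ is any set of attached vertices, then $Z\cup\{s_i\}$ should induce at most $\gamma|Z|$ arcs. Think of each attached vertex as bringing a budget $\gamma$ and each induced arc as costing $1$. A further sink with $k+1$ arcs from $s_i$ is too expensive, since $k+1>\gamma$. A sink with $k$ arcs from $s_i$ is affordable when $\gamma\ge k$, but a single branching can avoid it.

**How the forcing works.** Use sinks' cheaper relatives, vertices of in-degree $k$, and force every branching to avoid at least one of them. Say that a branching *misses* a vertex if it has no arc into it. Let $D$ be decomposed into $k+1$ branchings. A vertex of in-degree $k+1$ is missed by none of them; a vertex of in-degree $k$ receives arcs from $k$ different branchings, so it is missed by exactly one. Now let $W$ be a nonempty vertex set such that every arc with head in $W$ also has its tail in $W$. Inside $W$ each branching is a forest, with at most $|W|-1$ arcs, so it misses some vertex of $W$. Suppose that $s\in W$ and that each vertex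 of $W$ either has in-degree $k+1$, or has in-degree $k$ with all its in-arcs coming from $s$; call the latter $y$-vertices. Then every branching misses some $y$-vertex. Fix a branching $B$. The other $k$ branchings each miss a $y$-vertex, these $k$ vertices are distinct, and $B$ misses none of them. So $B$ has at least $k$ arcs from $s$ to $y$-vertices. We even get $k$ extra arcs rather than one.

**How to afford it.** Write $\gamma=k+\delta$ with $0<\delta<1$. The vertex $s$ must have in-degree $k+1$. Arcs from $y$-vertices directly to $s$ are out: $\{s,y\}$ would induce $k+1>\gamma$ arcs. So we put in intermediate vertices $v$ of in-degree $k+1$. Let $v$ receive one arc from each of $k$ private $y$-vertices, and one arc from another intermediate vertex. Each such $y$ has $k+1$ arcs when $v$ and $s$ are present and overdraws its budget by $1-\delta$. The vertex $v$ covers this and keeps $k+\delta-k(1-\delta)=(k+1)\delta$. Paying for the arc from the other intermediate vertex leaves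
$$\varepsilon=(k+1)\delta-1 .$$
This is positive exactly when $\gamma>k+\frac1{k+1}$. The $k+1$ arcs into $s$ cost $1$ each, so we spread them out, one for about every $1/\varepsilon$ intermediate vertices. Arranging the intermediate vertices in a directed cycle gives each of them a predecessor.

## The gadget and its budget

Fix $k\ge1$ and a real $\gamma$ with $k+\frac1{k+1}<\gamma<k+1$. Put
$$\delta=\gamma-k\in\big(\tfrac1{k+1},1\big),\qquad \varepsilon=(k+1)\delta-1>0,\qquad g=\frac{\gamma}{k+1-\gamma}, \tag{3}$$
choose an integer $L\ge\max\{2,1/\varepsilon\}$, and let $n=(k+1)L\ge4$. Note that $\gamma>k+\frac1{k+1}\ge\frac32$.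

**Definition (gadget $C$ with anchor $s$).** The vertices are $s$; $v_1,\dots,v_n$; and $y_{i,j}$ for $1\le i\le n$, $1\le j\le k$. The arcs are:

* $v_i\to v_{i+1}$ for all $i$ (indices mod $n$);
* $y_{i,j}\to v_i$ for all $i,j$;
* $k$ parallel arcs $s\to y_{i,j}$ for all $i,j$;
* one arc $v_{mL}\to s$ for each $m=1,\dots,k+1$. The vertices $v_{mL}$ are called *feeders*.

In $C$ the in-degree of each $v_i$ is $1+k$, of each $y_{i,j}$ it is $k$, and of $s$ it is $k+1$. Moreover
$$|V(C)|-1=(k+1)n,\qquad |A(C)|=n+kn+k^2n+(k+1). \tag{4}$$

The density of the whole gadget is therefore $\frac{k^2+k+1}{k+1}+\frac1n=k+\frac1{k+1}+\frac1n$, which shows why $n$ must be large when $\gamma$ is close to $k+\frac1{k+1}$. For example, let $k=1$ and $\gamma=\frac74$. Then $\delta=\frac34$, $\varepsilon=\frac12$, and we may take $L=2$, $n=4$: a directed $4$-cycle $v_1v_2v_3v_4$, a path $s\to y_i\to v_i$ for each $i$, and arcs $v_2\to s$, $v_4\to s$. There are $9$ vertices and $14=\frac74\cdot8$ arcs. With $L=1$, by contrast, the "cycle" would be $v_1\to v_2\to v_1$, two arcs on two vertices, already of density $2=k+1$.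

**Lemma 4.** Let $Z\subseteq V(C)\setminus\{s\}$.
(i) $Z\cup\{s\}$ induces at most $\gamma|Z|$ arcs.
(ii) If $Z\ne\emptyset$, then $Z$ induces at most $\gamma(|Z|-1)$ arcs.

*Proof.*

**Step 1: reduce (i) to a statement about the cycle.** The purpose is to eliminate the $y$-vertices. Let $I=\{i:v_i\in Z\}$. Let $a$ be the number of $y_{i,j}\in Z$ with $i\in I$, so $a\le k|I|$, and let $b$ be the number of $y_{i,j}\in Z$ with $i\notin I$. Let $c$ be the number of arcs $v_i\to v_{i+1}$ with $i,i+1\in I$, and $\varphi$ the number of feeders with index in $I$. Then $|Z|=|I|+a+b$. A $y$-vertex counted in $a$ accounts for $k$ arcs from $s$ and one arc to $v_i$; one counted in $b$ accounts for $k$ arcs. So the number of induced arcs is $(k+1)a+kb+c+\varphi$, and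
$$\begin{aligned}
\gamma|Z|-\big[(k+1)a+kb+c+\varphi\big]&=(k+\delta)|I|-(1-\delta)a+\delta b-c-\varphi\\
&\ge(k+\delta)|I|-(1-\delta)k|I|-c-\varphi\\
&=(k+1)\delta|I|-c-\varphi=(1+\varepsilon)|I|-c-\varphi .
\end{aligned}$$
It remains to show that
$$c+\varphi\le(1+\varepsilon)|I| . \tag{5}$$

**Step 2: prove (5).** Here the spacing of the feeders is used. If $I=\emptyset$, both sides are $0$. If $I=\{1,\dots,n\}$, then $c=n$ and $\varphi=k+1=\frac nL\le\varepsilon n$, because $\frac1L\le\varepsilon$.

Otherwise $I$ splits into $\rho\ge1$ maximal cyclic intervals, which we call runs. A run of length $\ell$ contributes $\ell-1$ arcs of the cycle, and no arc of the cycle joins two different runs, so $c=|I|-\rho$. Since $n=(k+1)L$, consecutive feeders are at distance exactly $L$ all the way around the cycle. A run with $p\ge1$ feeders therefore has length at least $(p-1)L+1$. So a run of length $\ell$ contains at most $1+\frac{\ell-1}L\le1+\varepsilon\ell$ feeders. Summing over the runs, $\varphi\le\rho+\varepsilon|I|$, and hence $c+\varphi\le|I|-\rho+\rho+\varepsilon|I|=(1+\varepsilon)|I|$.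

**Step 3: prove (ii).** This covers sets that avoid the anchor. The underlying graph of $C-s$ is a cycle of length $n\ge4$ with pendant edges attached. If $Z$ does not contain all the $v_i$, it induces a forest, so at most $|Z|-1\le\gamma(|Z|-1)$ arcs. If $Z$ contains all the $v_i$, it induces one cycle with pendant edges and possibly isolated vertices, so at most $|Z|$ arcs. Now $|Z|\ge4$, so $|Z|\le\frac32(|Z|-1)\le\gamma(|Z|-1)$. $\square$

## Gluing the gadgets along a multigraph

**Definition (the digraph $D(Q)$).** Let $Q$ be a loopless multigraph on $\{1,\dots,q\}$. Take disjoint copies $C_1,\dots,C_q$ of the gadget, with anchors $s_1,\dots,s_q$. For every edge $f$ of $Q$ with ends $i,j$ (in some fixed order) add a new vertex $x_f$, $k$ parallel arcs $s_i\to x_f$, and one arc $s_j\to x_f$.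

Each $x_f$ has in-degree $k+1$ and out-degree $0$. No arc enters a gadget from outside, so the in-degrees in the gadgets are unchanged, and $\Delta^-(D(Q))=k+1$. If $Q$ is a single edge, $D(Q)$ consists of two gadgets and one sink $x$ that receives $k$ arcs from $s_1$ and one from $s_2$.

For $J\subseteq\{1,\dots,q\}$ let $e_Q(J)$ be the number of edges of $Q$ with both ends in $J$. We need to know which $Q$ are sparse enough, and what is forced at the anchors.

**Lemma 5.** If $e_Q(J)\le g(|J|-1)$ for all nonempty $J\subseteq\{1,\dots,q\}$, then $\gamma(D(Q))\le\gamma$.

*Proof.* Let $Z\ne\emptyset$ be a vertex set, $J=\{i:s_i\in Z\}$, and $Z_i=Z\cap(V(C_i)\setminus\{s_i\})$.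

**Step 1: no anchors.** We first deal with sets that meet no anchor. If $J=\emptyset$, every induced arc lies inside some $Z_i$, because all arcs into the $x_f$ come from anchors. By Lemma 4(ii) there are at most $\sum_{Z_i\ne\emptyset}\gamma(|Z_i|-1)$ of them. If some $Z_i$ is nonempty, this is at most $\gamma(|Z|-1)$; if all are empty, there are no induced arcs.

**Step 2: at least one anchor.** Here the gadgets pay for themselves and the anchors pay for the $x_f$. Let $J\ne\emptyset$. For $i\in J$, the set $Z_i\cup\{s_i\}$ induces at most $\gamma|Z_i|$ arcs by Lemma 4(i). For $i\notin J$, the set $Z_i$ induces at most $\gamma|Z_i|$ arcs, by Lemma 4(ii) if $Z_i\ne\emptyset$ and trivially otherwise. Among the vertices $x_f\in Z$, let $a$ be the number of those for which both ends of $f$ lie in $J$, and $b$ the number of the others. The former receive $k+1$ induced arcs each, the latter at most $k\le\gamma$ each. Since $a\le e_Q(J)\le g(|J|-1)$ and $(k+1-\gamma)g=\gamma$,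
$$(k+1)a=\gamma a+(k+1-\gamma)a\le\gamma a+(k+1-\gamma)g(|J|-1)=\gamma a+\gamma(|J|-1).$$
Altogether $Z$ induces at most $\gamma\big(\sum_i|Z_i|+a+b+|J|-1\big)=\gamma(|Z|-1)$ arcs. $\square$

**Lemma 6.** Let $D(Q)$ be decomposed into branchings $B_1,\dots,B_{k+1}$, and let $B$ be any one of them. Then
$$\sum_{i=1}^q d_B^+(s_i)\ \ge\ |E(Q)|+kq .$$

*Proof.*

**Step 1: arcs into the $x_f$.** These give the first term. Each $x_f$ has in-degree $k+1$, and each of the $k+1$ branchings has at most one arc into it. So $B$ has exactly one arc into $x_f$, and its tail is an anchor. This gives $|E(Q)|$ arcs of $B$ leaving anchors.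

**Step 2: arcs inside the gadgets.** These give $k$ further arcs per anchor. Fix $i$. All arcs with head in $V(C_i)$ have their tail in $V(C_i)$. Each branching restricted to $V(C_i)$ is a forest, so it has at most $|V(C_i)|-1$ arcs there and misses some vertex of $C_i$. The anchor $s_i$ and the $v$-vertices have in-degree $k+1$ and are missed by no branching. So each branching misses a $y$-vertex of $C_i$. A $y$-vertex has in-degree $k$, and its $k$ in-arcs lie in $k$ different branchings, so it is missed by exactly one branching. For each of the $k$ branchings other than $B$, pick a $y$-vertex of $C_i$ that it misses. These $k$ vertices are distinct, and $B$ misses none of them. The arcs of $B$ into them all have tail $s_i$, and they are different from the arcs counted in Step 1, whose heads are vertices $x_f$. Sum over $i$. $\square$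

Step 2 can also be seen by counting with (4). The other $k$ branchings have at most $k(k+1)n$ arcs of $C_i$, so $B$ has at least $n+k+1$. At most $n+1$ of these have their head in $\{s_i\}$ or among the $v$-vertices, and at least $k$ go from $s_i$ to $y$-vertices.

## Proof of Theorem 2: a path with $d+1$ anchors

Assume $k(d-k)>k+1$.

**Step 1: the construction applies at the conjectured density.** Let $\gamma=k+\frac{d-k}{d+1}=\frac{(k+1)d}{d+1}<k+1$. The inequality $\gamma>k+\frac1{k+1}$ is equivalent to $(d-k)(k+1)>d+1$. Expanding, this is $k(d-k)+d-k>d+1$, that is, $k(d-k)>k+1$, our assumption. Moreover $k+1-\gamma=\frac{k+1}{d+1}$, so $g=d$.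

**Step 2: choose $Q$.** We take the pattern from the sink test. Let $q=d+1$ and let $Q$ be the path $1,2,\dots,q$ with every edge replaced by $d$ parallel edges. A nonempty $J$ contains at most $|J|-1$ pairs $\{i,i+1\}$, so $e_Q(J)\le d(|J|-1)=g(|J|-1)$. By Lemma 5, $D=D(Q)$ has $\gamma(D)\le k+\frac{d-k}{d+1}$, and $\Delta^-(D)=k+1$.

**Step 3: average.** This turns the forced arcs into one large out-degree. Let $B$ be any branching of a decomposition of $D$ into $k+1$ branchings. Since $|E(Q)|=d(q-1)$, Lemma 6 shows that the average of $d_B^+(s_i)$ is at least
$$\frac{d(q-1)+kq}{q}=d+k-\frac dq>d+k-1,$$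
because $q=d+1$. So some $s_i$ has $d_B^+(s_i)\ge d+k>d$. $\blacksquare$

**The instance $(k,d)=(1,4)$.** Here $\gamma=\frac85$, $\delta=\frac35$, $\varepsilon=\frac15$, and we take $L=5$, so $n=10$; also $q=5$. Each gadget has $21$ vertices and $32=\frac85\cdot20$ arcs. There are $4\cdot4=16$ sinks $x_f$, so $D$ has $5\cdot21+16=121$ vertices and $5\cdot32+2\cdot16=192=\frac85\cdot120$ arcs. In a decomposition into two branchings, each branching satisfies $\sum_i d_B^+(s_i)\ge16+5=21>5\cdot4$, so some anchor has at least five out-arcs in it.

**The pairs with $d>k$ that are not covered.** If $d=k+1$, the conjectured density is $k+\frac1{k+2}<k+\frac1{k+1}$. If $(k,d)=(1,3)$, it is $\frac32=k+\frac1{k+1}$ exactly, so $\varepsilon=0$. In both cases the gadget's vertices $v$ have nothing left to pay for the arcs into $s$. For $d=k+1$, what is proved here is the relaxed form in Proposition 1.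

## Proof of Theorem 3: a cycle with one chord

Now we ask only for out-degree $d+1$ but want $\gamma$ as small as possible. Lemma 6 gives $k$ arcs per anchor, so to push the sum above $dq$ it is enough to have $|E(Q)|\ge(d-k)q+1$. A cycle with $r=d-k$ parallel edges in place of each edge has exactly $rq$ edges, and one chord provides the extra edge. If the cycle is long, this should be sparse enough for every $g>r$. When $d\le k$ we have $r=0$, and the single extra edge suffices.

**Step 1: translate the hypotheses on $\gamma$ into conditions on $g$.** Let $\gamma$ be as in the statement; in particular $k+\frac1{k+1}<\gamma<k+1$, so the construction applies. The function $\gamma\mapsto\frac{\gamma}{k+1-\gamma}$ is strictly increasing on $[0,k+1)$. At $\gamma=\frac{(k+1)r}{r+1}$ we have $k+1-\gamma=\frac{k+1}{r+1}$, so its value there is $r$; at $\gamma=\frac{k+1}2$ its value is $1$. Since $\gamma>\frac{(k+1)r}{r+1}$, we get $g>r$. Since $\gamma>k+\frac1{k+1}>\frac{k+1}2$ (as $k\ge\frac{k+1}2$), we get $g>1$.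

**Step 2: choose $Q$ and check its sparsity.** This is the hypothesis of Lemma 5. Choose an integer $h\ge\max\{2,\frac{g+1}{g-r}\}$ and let $q=2h$. Let $Q$ have vertex set $\mathbb Z_q$, with $r$ parallel edges joining $i$ and $i+1$ for each $i$, and one extra edge joining $0$ and $h$. We claim that $e_Q(J)\le g(|J|-1)$ for every nonempty $J$. If $J$ is proper and splits into $\rho\ge1$ cyclic runs, then $r(|J|-\rho)$ edges other than the extra one have both ends in $J$. There are four cases.

* $J=\mathbb Z_q$. Then $e_Q(J)=2hr+1$. This is at most $g(2h-1)$ if and only if $2h(g-r)\ge g+1$, which holds because $h(g-r)\ge g+1$.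
* $J$ is proper and does not contain both $0$ and $h$. Then $e_Q(J)=r(|J|-\rho)\le r(|J|-1)\le g(|J|-1)$.
* $J$ is proper, with $0$ and $h$ in the same run. Going around the cycle from $0$ to $h$ in either direction meets $h+1$ vertices, so $|J|\ge h+1$. Hence $(g-r)(|J|-1)\ge(g-r)h\ge g+1\ge1$, and $e_Q(J)\le r(|J|-1)+1\le g(|J|-1)$.
* $J$ is proper, with $0$ and $h$ in different runs. Then $\rho\ge2$, so $e_Q(J)\le r(|J|-2)+1$. If $r\ge1$, this is at most $r(|J|-1)\le g(|J|-1)$. If $r=0$, it equals $1\le g(|J|-1)$, since $g>1$ and $|J|\ge2$.

By Lemma 5, $\gamma(D(Q))\le\gamma$, and $\Delta^-(D(Q))=k+1$.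

**Step 3: average.** Again this gives one large out-degree. We have $|E(Q)|=rq+1$. By Lemma 6, any branching $B$ of a decomposition of $D(Q)$ into $k+1$ branchings satisfies
$$\sum_i d_B^+(s_i)\ \ge\ rq+1+kq\ \ge\ dq+1,$$
since $r+k\ge d$. There are $q$ anchors, so some $s_i$ has $d_B^+(s_i)\ge d+1$. $\blacksquare$

**Remark.** Suppose $k(d-k)>k+1$. Then the conjectured bound $\frac{(k+1)d}{d+1}$ strictly exceeds $k+\frac1{k+1}$, by Step 1 of the proof of Theorem 2. It also strictly exceeds $\frac{(k+1)(d-k)}{d-k+1}$, because $x\mapsto\frac{x}{x+1}$ is strictly increasing for $x\ge0$ and $d-k<d$. So Theorem 3 applies to some values of $\gamma$ strictly below the conjectured bound, and the conjecture fails for these pairs with room to spare.
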